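# Two-terminal reliability roots are unbounded, and dense in the plane

## 1. A graph wired to two terminals by thick bundles

Take any finite loopless multigraph $H=(V,E)$ with $N=|V|\ge 1$ vertices. Add two new vertices $s$ and $t$. For an integer $K\ge 1$, join $s$ to every $v\in V$ by $K$ parallel edges, and join $t$ to every $v\in V$ by $K$ parallel edges. Call the result $G_K=G_K(H)$. For example, if $H$ is one edge $vw$ and $K=1$, then $G_1$ has the five edges $sv,sw,tv,tw,vw$; this is the bridge network.

Let each edge work independently with probability $p$, and write $q=1-p$. We shall be interested in the probability that $s$ and $t$ can communicate. If $C$ is a connected piece of the working part of $H$, then $C$ fails to link $s$ to $t$ exactly when all $K|C|$ edges from $s$ to $C$ fail or all $K|C|$ edges from $t$ to $C$ fail. This has probability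
$$2q^{K|C|}-q^{2K|C|}.$$

For a genuine probability we have $|q|\le 1$. But we are going to ask for complex roots, so let $q$ be a complex number with $|q|>1$. Then, for large $K$, the second term dominates, and it carries a minus sign. Each component of the working part of $H$ contributes a factor $-1$, up to the common scale $q^{2K|C|}$. In the limit $K\to\infty$ the graph $G_K$ therefore sees only the signed count
$$\Phi_H(p)=\sum_{A\subseteq E}p^{|A|}(1-p)^{|E|-|A|}(-1)^{k(A)},\tag{1}$$
where $k(A)$ is the number of connected components of $(V,A)$. For $p\in[0,1]$ this is the expected value of $(-1)^{k}$, with $k$ the number of components of the random subgraph of $H$.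

The purpose of the construction is this: on the region $|1-p|>1$, which reaches to infinity, every zero of $\Phi_H$ turns out to be a limit of roots of reliability polynomials of the graphs $G_K$. The polynomials $\Phi_H$ are much easier to steer than reliability polynomials, because we may choose $H$ freely and because a sign is much simpler than a connection probability. We now say precisely what question this answers.

## 2. Two-terminal roots and the statements to be proved

**Definition.** Let $G$ be a finite graph, with parallel edges allowed, and let $s\ne t$ be vertices in the same connected component. Vertices never fail; each edge is operational independently with probability $p$. The two-terminal reliability $\mathrm{Rel}_2(G,s,t;p)$ is the probability that the operational spanning subgraph contains an $(s,t)$-path.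

Summing over the edge sets $A$ that contain an $(s,t)$-path, this is $\sum_A p^{|A|}(1-p)^{|E(G)|-|A|}$, a polynomial in $p$. It is not the zero polynomial, since its value at $p=1$ is $1$. Its complex roots are the two-terminal roots.

The question is whether some constant $M$ satisfies $|z|\le M$ for every two-terminal root $z$ of every such $(G,s,t)$. It is posed with the source "Roots of Two-Terminal Reliability Polynomials". A theorem of Brown and DeGagné says that the closure of the set of two-terminal roots contains the closed unit disks centered at $0$ and at $1$. That leaves boundedness undecided. The answer is that no $M$ exists. Put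
$$\Omega=\{p\in\mathbb C: |1-p|>1\},$$
an unbounded open set, the complement of a closed disk.

**Theorem 1.** Two-terminal roots are dense in $\Omega$. In particular, the set of two-terminal roots is unbounded.

**Theorem 2.** Two-terminal roots are dense in $\mathbb C$. The same holds if $G$ is required to be simple and bipartite.

**Proposition 3.** Let $\varphi=\frac{1+\sqrt5}{2}$. If $(G,s,t)$ is built from single edges by series and parallel connections, then every two-terminal root satisfies $|z|<\varphi$ or $|z-1|<\varphi$. Hence $|z|<1+\varphi=\varphi^2\approx 2.618$.

So unboundedness requires graphs that are not series-parallel. Three textbook facts will be used.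

* Two polynomials that agree on $[0,1]$ are equal. Thus an identity proved by probability for $p\in[0,1]$ holds for all complex $p$.
* Hurwitz's theorem: if holomorphic functions $f_K$ converge to $f$, uniformly on compact subsets of a connected open set $D$, and $f\not\equiv 0$, then for every zero $p_0\in D$ of $f$ and every neighborhood of $p_0$, the function $f_K$ has a zero in that neighborhood for all large $K$. (Apply Rouché's theorem on a small circle around $p_0$ on which $f$ does not vanish.)
* The open mapping theorem: a nonconstant holomorphic function on a connected open set maps open sets to open sets.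

## 3. Paths, bundles and the bridge

Let us compute some roots. A path of $\ell$ edges from $s$ to $t$ has reliability $p^\ell$, so its only root is $0$.

A bundle of $K$ parallel edges from $s$ to $t$ has reliability $1-(1-p)^K$. Its roots are $z=1-\omega$ with $\omega^K=1$, all on the circle $|z-1|=1$. For even $K$ the choice $\omega=-1$ gives the root $2$; already for $K=2$ the polynomial is $p(2-p)$.

Replace each edge of the bundle by a path of $\ell$ edges. The reliability becomes $1-(1-p^\ell)^K$, and its roots satisfy $z^\ell=1-\omega$, so $|z|\le 2^{1/\ell}$. This does not get beyond $2$.

The bridge, which is $G_1$ for $H$ a single edge $vw$, is computed by conditioning on $vw$. If $vw$ works, we need an edge from $s$ to $\{v,w\}$ and an edge from $t$ to $\{v,w\}$, with probability $(2p-p^2)^2$. If it fails, we have two disjoint paths of length two, with probability $1-(1-p^2)^2$. Hence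
$$\mathrm{Rel}_2=p(2p-p^2)^2+(1-p)(2p^2-p^4)=2p^2+2p^3-5p^4+2p^5 .$$

This network cannot be built by series and parallel connections. It has at least two edges, so it would have to be a series or a parallel connection of smaller networks. In a series connection the gluing vertex lies on every $(s,t)$-path, but here $svt$ and $swt$ are disjoint inside. In a parallel connection the edges split into two nonempty classes sharing only the vertices $s$ and $t$; since $v$ and $w$ are adjacent and there is no edge $st$, all five edges would lie in one class.

## 4. Series and parallel connections stay inside $|z|<\varphi^2$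

The natural way to look for large roots is to combine networks and iterate. Two operations are at hand. The series connection of two networks identifies the second terminal of the first with the first terminal of the second. The parallel connection identifies the two first terminals with each other and the two second terminals with each other. If the networks have reliabilities $f$ and $g$, then, because they use disjoint edges,

* the series connection works exactly when both networks work, so its reliability is $fg$;
* the parallel connection fails exactly when both fail, so its reliability $h$ satisfies $1-h=(1-f)(1-g)$.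

One would hope to iterate these two operations so that a far-away $p$ is carried to $0$. Proposition 3 says that this cannot work.

**Proof of Proposition 3.** The purpose of this proof is to find a region that both operations preserve and that does not contain $0$. Fix $z$ with $|z|\ge\varphi$ and $|1-z|\ge\varphi$. We claim that every series-parallel reliability $f$ satisfies
$$|f(z)|\ge\varphi\quad\text{and}\quad |1-f(z)|\ge\varphi .\tag{2}$$
We use induction on the construction. A single edge has $f(p)=p$, and (2) is the assumption on $z$. Suppose that $f$ and $g$ satisfy (2) at $z$. Recall that $\varphi^2=\varphi+1$. For the series connection,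
$$|fg|\ge\varphi^2>\varphi,\qquad |1-fg|\ge|fg|-1\ge\varphi^2-1=\varphi .$$
For the parallel connection $h$,
$$|1-h|=|1-f|\,|1-g|\ge\varphi^2>\varphi,\qquad |h|=|1-(1-f)(1-g)|\ge\varphi^2-1=\varphi .$$
This proves (2), and in particular $f(z)\neq 0$. So a root $z$ must have $|z|<\varphi$ or $|z-1|<\varphi$, and in either case $|z|<1+\varphi=\varphi^2$. $\square$

The argument breaks only for networks that do not decompose, such as the bridge, and $G_K(H)$ generalizes the bridge. This is why we turn to $G_K(H)$.

## 5. The failure probability of $G_K$ and its limit on $|1-p|>1$

**Lemma 1.** Let $H$ be a finite loopless multigraph with $N\ge 1$ vertices and let $G_K=G_K(H)$. Then, uniformly on compact subsets of $\Omega$,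
$$-q^{-2KN}\,\mathrm{Rel}_2(G_K,s,t;p)\longrightarrow\Phi_H(p)\qquad(K\to\infty).$$
Consequently every zero of $\Phi_H$ in $\Omega$ is a limit of zeros of the polynomials $\mathrm{Rel}_2(G_K,s,t;p)$.

**Step 1: an exact formula.** The aim is to express the failure probability through the components of the working part of $H$. Let $p\in[0,1]$ and let $A\subseteq E$ be the set of operational edges of $H$. There is no edge $st$, so an $(s,t)$-path has a nonempty interior; this interior lies in $V$ and is connected by edges of $A$, so it lies in a single component of $(V,A)$. Conversely, if some component is joined by operational edges to both $s$ and $t$, there is an operational $(s,t)$-path through it. Hence $s$ and $t$ are disconnected exactly when no component $C$ of $(V,A)$ is joined to both.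

Given $A$, these events for different components involve disjoint sets of edges, so they are independent. For one component $C$, the event "not joined to $s$" has probability $q^{K|C|}$, likewise for $t$, and both hold with probability $q^{2K|C|}$. By inclusion–exclusion, $C$ is not joined to both with probability $2q^{K|C|}-q^{2K|C|}$. Therefore
$$1-\mathrm{Rel}_2(G_K,s,t;p)=\sum_{A\subseteq E}p^{|A|}q^{|E|-|A|}\prod_{C}\bigl(2q^{K|C|}-q^{2K|C|}\bigr),\tag{3}$$
the product running over the components $C$ of $(V,A)$. Both sides are polynomials in $p$, so (3) holds for all complex $p$.

**Step 2: the limit.** The aim is to extract the dominant power of $q$. Since $\sum_C|C|=N$ for every $A$, we may distribute $q^{-2KN}=\prod_C q^{-2K|C|}$ over the product. Each factor becomes $2q^{-K|C|}-1=-(1-2q^{-K|C|})$, so for $q\ne 0$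
$$q^{-2KN}\bigl(1-\mathrm{Rel}_2(G_K,s,t;p)\bigr)=\sum_{A\subseteq E}p^{|A|}q^{|E|-|A|}(-1)^{k(A)}\prod_C\bigl(1-2q^{-K|C|}\bigr).$$
On a compact subset of $\Omega$ there is $\eta>0$ with $|q|\ge 1+\eta$. There $|q^{-K|C|}|\le(1+\eta)^{-K}\to 0$. The sum over $A$ is finite and its coefficients are bounded on the compact set, so the right side tends uniformly to $\Phi_H(p)$. Also $q^{-2KN}\to 0$ uniformly. Subtracting it from the left side gives the claimed limit.

**Step 3: transfer of zeros.** We check the hypotheses of Hurwitz's theorem on $D=\Omega$, which is connected. The functions $-q^{-2KN}\mathrm{Rel}_2(G_K,s,t;p)$ are holomorphic on $\Omega$, and since $q^{-2KN}$ has no zeros there, their zeros are exactly those of $\mathrm{Rel}_2$. At $p=0$ only $A=\emptyset$ contributes to (1), so $\Phi_H(0)=(-1)^N\neq 0$ and $\Phi_H\not\equiv 0$. Hurwitz's theorem gives the last statement. $\square$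

It remains to find graphs $H$ for which $\Phi_H$ has zeros in $\Omega$, in fact in any prescribed disk inside $\Omega$.

## 6. The sign sum for trees and cycles, and a disk of radius $1/3$

If $H$ is a single vertex, $\Phi_H=-1$. If $H$ is a single edge, $\Phi_H=q-p=1-2p$. More generally let $H$ be a tree with $N$ vertices. Each edge added to $A$ lowers the number of components by one, so $k(A)=N-|A|$ and
$$\Phi_H=(-1)^N\sum_{A}(-p)^{|A|}q^{N-1-|A|}=(-1)^N(q-p)^{N-1}=(-1)^N(1-2p)^{N-1}.$$
The only possible zero is $p=\frac12$, which is not in $\Omega$.

Next let $H$ be a cycle with $N\ge 2$ vertices (two parallel edges if $N=2$). Again $k(A)=N-|A|$, except that for $A=E$ we have $k=1$ instead of $0$. Correcting that one term changes $+p^N$ to $-p^N$, so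
$$\Phi_H=(-1)^N(1-2p)^N-2p^N=(2p-1)^N-2p^N.\tag{4}$$
To locate the zeros we introduce the Möbius map
$$\tau(p)=\frac{p}{2p-1},$$
which is its own inverse: $p=\tau/(2\tau-1)$. Its pole $p=\frac12$ is not in $\Omega$. For $p\in\Omega$ and $\tau=\tau(p)$ we have $2\tau-1=1/(2p-1)\neq0$ and $1-p=\dfrac{\tau-1}{2\tau-1}$. So, for $\tau\ne\frac12$ and $p=\tau/(2\tau-1)$,
$$|1-p|>1\iff|\tau-1|^2>|2\tau-1|^2\iff 3|\tau|^2<2\operatorname{Re}\tau ,\tag{5}$$
where the last equivalence comes from expanding $|\tau|^2-2\operatorname{Re}\tau+1>4|\tau|^2-4\operatorname{Re}\tau+1$. The condition on the right says $|\tau-\frac13|<\frac13$. Since $0\notin\Omega$, $\tau$ does not vanish on $\Omega$, and (5) gives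
$$0<|\tau(p)|<\tfrac23\qquad(p\in\Omega).\tag{6}$$

A zero of (4) in $\Omega$ would satisfy $\tau^N=\frac12$, so $|\tau|=2^{-1/N}\ge 2^{-1/2}>\frac23$, against (6). So no cycle has a zero of $\Phi_H$ in $\Omega$, and we can see why: the equation fixes $|\tau^N|=\frac12$, which pushes $|\tau|$ toward $1$ as $N$ grows, while $\Omega$ allows only small $|\tau|$. We need a family in which powers of $\tau$ are free to be small. A second parameter provides this.

## 7. Theta graphs: $\Phi=2X^n-(X+Y)^n$

**Definition.** For $n,m\ge 1$ let $\Theta_{n,m}$ consist of two vertices $g,h$ joined by $n$ internally disjoint paths, each with $m$ edges.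

Thus $\Theta_{1,m}$ is a path, $\Theta_{2,m}$ is a cycle of length $2m$, and $\Theta_{n,1}$ is a bundle of $n$ parallel edges. It is loopless and has $2+n(m-1)$ vertices.

**Lemma 2.** We have
$$\Phi_{\Theta_{n,m}}=2X^n-(X+Y)^n,\qquad X=p^m-(2p-1)^m,\quad Y=p^m .$$

**Step 1: one path.** The aim is the signed weight of the states of a single $g$–$h$ path, counting only the components that contain neither $g$ nor $h$. If $c\ge1$ of its edges fail, the path falls into $c+1$ pieces; two of them contain $g$ and $h$, and $c-1$ contain neither. Weighting with $(-1)^{c-1}$, the broken states have total weight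
$$\sum_{c=1}^m\binom mc q^cp^{m-c}(-1)^{c-1}=-\bigl[(p-q)^m-p^m\bigr]=p^m-(2p-1)^m=X .$$
The unbroken state has weight $p^m=Y$ and contributes no component away from $g$ and $h$.

**Step 2: all paths together.** The aim is to add the components of $g$ and $h$. Components containing neither $g$ nor $h$ lie inside a single path, so their signs multiply over the paths. If all $n$ paths are broken, $g$ and $h$ lie in two different components, with sign $(-1)^2=1$; these states contribute $X^n$. If at least one path is unbroken, $g$ and $h$ lie in one component, with sign $-1$. The states with at least one unbroken path have total path weight $(X+Y)^n-X^n$, so they contribute $-\bigl[(X+Y)^n-X^n\bigr]$. The sum is $2X^n-(X+Y)^n$. $\square$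

As checks, $n=1$ gives $X-Y=-(2p-1)^m$, which is the tree formula with $N=m+1$. For $n=2$, with $a=(2p-1)^m$, we get $2(Y-a)^2-(2Y-a)^2=a^2-2Y^2$, which is (4) with $N=2m$. For $m=1$ we have $X=q$, $X+Y=1$, and the value $2q^n-1$, with zeros $|q|=2^{-1/n}<1$ outside $\Omega$.

Now rewrite the zeros in $\Omega$ through $\tau$. On $\Omega$ put $T=\tau^m$. Dividing by $(2p-1)^m\ne 0$,
$$\frac{X}{(2p-1)^m}=T-1,\qquad\frac{X+Y}{(2p-1)^m}=2T-1 .$$
By (6), $|T|<1$, so $X\neq 0$ on $\Omega$, and
$$\Phi_{\Theta_{n,m}}=X^n(2-R^n),\qquad R=\frac{X+Y}{X}=\frac{1-2T}{1-T}.\tag{7}$$
So the zeros in $\Omega$ are exactly the points where $R$ is an $n$-th root of $2$. For large $n$ these roots of $2$ crowd around the unit circle, so we want points where $|R|$ is near $1$; and $R=1-\frac{T}{1-T}$ is near $1$ when $T=\tau^m$ is small. Small $T$ is what cycles did not allow.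

Here is one zero in $\Omega$ by hand, with $n=20$, $m=3$. Let $x=2^{1/20}$. Since
$$\Bigl(1+\tfrac1{28}\Bigr)^{20}\ge 1+\tfrac{20}{28}+\tfrac{190}{784}+\tfrac{1140}{21952}>2.008>2,$$
we have $x-1<\frac1{28}$, and so the positive number $\rho$ with $\rho^3=\frac{x-1}{2-x}$ satisfies $\rho^3<\frac{1/28}{27/28}=\frac1{27}$, that is, $\rho<\frac13$. Take $\tau=\rho e^{i\pi/3}$. Then $3|\tau|^2=3\rho^2<\rho=2\operatorname{Re}\tau$, so $p=\tau/(2\tau-1)$ lies in $\Omega$ by (5). Also $T=\tau^3=-\rho^3$, so $R=\frac{1+2\rho^3}{1+\rho^3}=x$ and $R^{20}=2$. Thus $\Phi_{\Theta_{20,3}}(p)=0$.

## 8. Winding $\tau^m$ around a circle: density in $\Omega$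

**Proof of Theorem 1.** Let $U\subseteq\Omega$ be a nonempty open disk. We show that some $\Phi_{\Theta_{n,m}}$ has a zero in $U$. We first choose $m$, then $n$, and then apply Lemma 1.

**Step 1: choose $m$ so that $\tau^m$ covers a small circle.** The map $\tau$ is holomorphic and injective on $\Omega$, so $\tau(U)$ is a nonempty open set, and by (6) it lies in $\{0<|\zeta|<1\}$. It therefore contains an arc $\{\rho_0e^{i\theta}:\theta_1\le\theta\le\theta_2\}$ with $0<\rho_0<1$ and $\theta_1<\theta_2$. Choose $m$ so large that
$$m(\theta_2-\theta_1)\ge 2\pi\qquad\text{and}\qquad\varepsilon:=\rho_0^m<\tfrac12 .$$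
The $m$-th power map sends the arc onto the whole circle of radius $\varepsilon$. So $T=\tau^m$ takes on $U$ every value of modulus $\varepsilon$, in particular $\varepsilon$ and $-\varepsilon$.

**Step 2: find a point of $U$ with $|R|=1$.** The aim is to show that $|R|$ crosses the value $1$ inside $U$. The function $R$ in (7) is holomorphic on $U$. Where $T=\varepsilon$,
$$0<R=\frac{1-2\varepsilon}{1-\varepsilon}<1,$$
and where $T=-\varepsilon$,
$$R=\frac{1+2\varepsilon}{1+\varepsilon}>1 .$$
Along a segment in $U$ joining two such points $|R|$ is continuous, so there is $p_0\in U$ with $|R(p_0)|=1$. The two displayed values differ, so $R$ is nonconstant on $U$. By the open mapping theorem, $R(U)$ contains the disk of some radius $r>0$ about $R(p_0)=e^{i\alpha}$.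

**Step 3: choose $n$ so that an $n$-th root of $2$ falls in that disk.** For each $n$ there is an integer $k$ with $|2\pi k/n-\alpha|\le\pi/n$, and then
$$\bigl|2^{1/n}e^{2\pi ik/n}-e^{i\alpha}\bigr|\le(2^{1/n}-1)+\frac{\pi}{n}.$$
The right side tends to $0$, so for some $n$ it is less than $r$. Then $2^{1/n}e^{2\pi ik/n}\in R(U)$: there is $p\in U$ with $R(p)^n=2$. By (7), $\Phi_{\Theta_{n,m}}(p)=0$.

**Step 4: return to reliability polynomials.** Apply Lemma 1 with $H=\Theta_{n,m}$. Since $p\in U\subseteq\Omega$ is a zero of $\Phi_H$ and $U$ is a neighborhood of $p$, for all large $K$ the polynomial $\mathrm{Rel}_2(G_K,s,t;\cdot)$ has a root in $U$. The graph $G_K$ is connected, so $s$ and $t$ lie in the same component. Hence two-terminal roots are dense in $\Omega$.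

**Step 5: unboundedness.** Given $M>0$, the open disk of radius $\frac12$ about $-(M+1)$ has all its points of negative real part, so it lies in $\Omega$, and all its points have modulus greater than $M$. It contains a two-terminal root. So no constant $M$ bounds all two-terminal roots. $\square$

Note for later that the graphs used, $G_K(\Theta_{n,m})$, are connected and loopless, though they have parallel edges.

The order of choices matters. For fixed $m$, the set where $|R|=1$ is a curve, since by the computation in (5) it is given by $3|T|^2=2\operatorname{Re}T$. Large $n$ places zeros only near this curve, and it is large $m$ that makes the curve enter the prescribed disk $U$.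

## 9. Even subdivisions: density in $\mathbb C$ by simple bipartite graphs

To get roots outside $\Omega$, and to remove parallel edges at the same time, replace every edge of $G$ by a path of $j$ edges; call the result $G^{(j)}$. For example, a double edge with $j=2$ becomes a $4$-cycle, with reliability $1-(1-p^2)^2$.

**Proof of Theorem 2.**

**Step 1: the effect of subdivision.** Each of the new paths operates with probability $p^j$, independently of the others. For terminals $s,t$ among the old vertices, therefore,
$$\mathrm{Rel}_2(G^{(j)},s,t;p)=\mathrm{Rel}_2(G,s,t;p^j).\tag{8}$$
Suppose that $G$ is loopless and $j$ is even. Then $G^{(j)}$ is simple. Indeed, $j\ge 2$ and each new path joins distinct vertices, so there are no loops. Two parallel edges of $G^{(j)}$ would share an interior vertex of a path and its neighbor, but the two neighbors of an interior vertex are distinct. It is also bipartite, since every cycle of $G^{(j)}$ comes from a cycle of $G$ and its length is a multiple of $j$.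

**Step 2: an even power that moves a given point into $\Omega$.** Let $U\subseteq\mathbb C$ be nonempty and open. Choose a nonreal $z\in U$. Then $z^2\notin[0,\infty)$, so we may write $z^2=|z|^2e^{i\theta}$ with $0<|\theta|\le\pi$. Let $j'\ge1$ be the least integer with $j'|\theta|>\pi/2$. If $j'=1$, then $|\theta|\in(\pi/2,\pi]$. If $j'\ge2$, then $(j'-1)|\theta|\le\pi/2$ by minimality and $|\theta|\le\pi/2$ because $j'=1$ failed, so $j'|\theta|\in(\pi/2,\pi]$. In both cases $\cos(j'\theta)<0$. Put $j=2j'$ and $w=z^j=|z|^{j}e^{ij'\theta}$. Then $\operatorname{Re}w<0$, so
$$|1-w|^2=1-2\operatorname{Re}w+|w|^2>1,$$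
that is, $z^j\in\Omega$.

**Step 3: pull a root back.** The map $u\mapsto u^j$ is open, so $\{u^j:u\in U\}\cap\Omega$ is open, and it contains $z^j$. By Theorem 1 and its proof, this set contains a root $\zeta$ of $\mathrm{Rel}_2(G,s,t;\cdot)$ for one of the connected loopless multigraphs $G=G_K(\Theta_{n,m})$. Write $\zeta=u^j$ with $u\in U$. By (8),
$$\mathrm{Rel}_2(G^{(j)},s,t;u)=\mathrm{Rel}_2(G,s,t;\zeta)=0,$$
and $G^{(j)}$ is connected, simple and bipartite by Step 1. So every nonempty open $U\subseteq\mathbb C$ contains a two-terminal root of a simple bipartite graph. $\square$

**Remark.** The closure of the set of two-terminal roots is therefore all of $\mathbb C$, the largest possible. The argument does not use the theorem of Brown and DeGagné; it reproves and extends it. The set of roots itself is countable: there are countably many reliability polynomials, each is nonzero with integer coefficients, and so its finitely many roots are algebraic numbers. The word "closure" cannot be dropped.
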